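
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{remark}[theorem]{Remark}
\numberwithin{equation}{section}

\title{Almost all finite monoids are semigroups\\ with an identity adjoined}


\begin{abstract}
Adjoining an identity to a semigroup $S$ of order $n-1$ gives a monoid $S^1$ of order $n$. We prove that almost all monoids of order $n$ arise in this way, and that their number is asymptotic to the number of $3$-nilpotent semigroups of order $n-1$, both up to isomorphism and up to isomorphism and anti-isomorphism. The number of exceptions is asymptotic to the number of semigroups of order $n-2$, with a superexponentially small relative error. We also show that almost all semigroups, counted in either way, are $3$-nilpotent. The only external input is the theorem of Kleitman, Rothschild and Spencer that almost all associative multiplication tables are $3$-nilpotent.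
\end{abstract}

\section{Introduction}

\subsection{The question}

A \emph{semigroup} is a set with an associative binary operation, and a \emph{monoid} is a semigroup with an identity element. From a semigroup $S$ one obtains a monoid $S^1=S\cup\{1\}$ by adjoining a new element $1\notin S$ that acts as an identity (even if $S$ already had one). Nothing is lost: an isomorphism $S^1\to T^1$ maps $1$ to $1$, so it restricts to an isomorphism $S\to T$. Hence there are at least as many monoids of order $n$ as semigroups of order $n-1$. How many more are there?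

A finite monoid of order at least $2$ is missed by this construction exactly when it has an invertible element other than $1$ (Lemma~\ref{lem:units}). For small orders the missed monoids are a visible part of the whole. There are two monoids of order $2$, namely $\{1\}\cup\{0\}$, which is $S^1$ for $|S|=1$, and the group $C_2$, which is missed. In order $3$ the missed monoids are $C_3$ and $C_2\cup\{0\}$. We ask what happens as the order grows.

One can count in two ways. An \emph{anti-isomorphism} is a bijection $\varphi$ with $\varphi(xy)=\varphi(y)\varphi(x)$; we call two semigroups \emph{equivalent} if they are isomorphic or anti-isomorphic. We write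
\[
s(n),\quad z(n),\quad m(n)
\]
for the numbers of isomorphism classes of semigroups, of $3$-nilpotent semigroups, and of monoids of order $n$, and $s^*(n),z^*(n),m^*(n)$ for the corresponding numbers of equivalence classes. Here a semigroup is \emph{$3$-nilpotent} if it has a zero (an element $0$ with $0s=s0=0$ for all $s$) and every product of three elements is $0$.

The $3$-nilpotent semigroups enter because they are so easy to build. Choose a subset $A$ of $[n]=\{1,\dots,n\}$ and an element of $A$, which we call $0$; let $xy$ be an \emph{arbitrary} element of $A$ when $x,y\notin A$, and put $xy=0$ otherwise. All triple products are $0$, so the operation is associative. With $|A|=t$ this gives $t^{(n-t)^2}$ operations, and for $t\approx n/\ln n$ this number is $n^{(1-o(1))n^2}$, while there are only $n^{n^2}$ binary operations altogether. Kleitman, Rothschild and Spencer showed that $3$-nilpotent operations are almost all there is. Let $T(n)$ be the number of associative tables (operations) on $[n]$, with $T(0)=1$, and let $Z(n)$ be the number of those that are $3$-nilpotent.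

\begin{theorem}[Kleitman--Rothschild--Spencer \cite{KRS}]\label{thm:KRS}
$Z(n)/T(n)\to1$ as $n\to\infty$.
\end{theorem}

This counts tables. That almost all semigroups are $3$-nilpotent also when they are counted up to isomorphism, or up to equivalence, is a long-standing conjecture. For $z(n)$ and $z^*(n)$ there are closed formulas due to Distler and Mitchell. The following conjecture on monoids is posed in \cite{source}: \emph{almost all monoids of order $n$ are isomorphic to $S^1$ for some semigroup $S$ of order $n-1$, and the number of monoids of order $n$ is asymptotic to the number of $3$-nilpotent semigroups of order $n-1$, for both ways of counting.} Here \emph{almost all} means that the proportion of classes with the property tends to $1$ as $n\to\infty$.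

\subsection{Results}

Both conjectures are true: Theorem~\ref{thm:semigroups} settles the one on semigroups, and Theorem~\ref{thm:main} the one on monoids. Throughout, $f\sim g$ means $f/g\to1$ as $n\to\infty$.

\begin{theorem}\label{thm:semigroups}
$s(n)\sim z(n)\sim Z(n)/n!$ and $s^*(n)\sim z^*(n)\sim Z(n)/(2\,n!)$.
\end{theorem}

\begin{theorem}\label{thm:main}
The proportion of isomorphism classes of monoids of order $n$ that are of the form $S^1$ tends to $1$, and $m(n)\sim z(n-1)$. The same holds up to equivalence, with $m^*(n)\sim z^*(n-1)$. Moreover almost all monoids, in either way of counting, are of the form $S^1$ with $S$ $3$-nilpotent, and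
\[
m(n)\sim \frac{Z(n-1)}{(n-1)!},\qquad m^*(n)\sim\frac{Z(n-1)}{2\,(n-1)!}.
\]
\end{theorem}

\begin{theorem}\label{thm:sharp}
For all sufficiently large $n$,
\begin{gather*}
0\le m(n)-s(n-1)-s(n-2)\le n^{-n/10}\,s(n-2),\\
0\le m^*(n)-s^*(n-1)-s^*(n-2)\le 2n^{-n/10}\,s^*(n-2).
\end{gather*}
So the number of monoids of order $n$ that are not of the form $S^1$ is asymptotic to the number of semigroups of order $n-2$, in either way of counting. Their proportion among all monoids of order $n$ is $(\ln n/n)^{2n}e^{O(n)}$, again in either way of counting.
\end{theorem}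

The term $s(n-2)$ has a simple origin: take $C_2$ and a semigroup $S$ of order $n-2$, and let $hx=xh=x$ for $h\in C_2$, $x\in S$. The same construction dominates for every fixed group of units.

\begin{theorem}\label{thm:fixedG}
Fix a finite group $G$ of order $g\ge2$ and put $N=n-g$. As $n\to\infty$, the number of isomorphism classes of monoids of order $n$ with group of units isomorphic to $G$ is $s(N)\bigl(1+O(N^{-N/6})\bigr)$. Almost all of them are of the form $G\sqcup S$ with $S$ a $3$-nilpotent ideal and $hx=xh=x$ for all $h\in G$, $x\in S$.
\end{theorem}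

\subsection{The idea on the smallest cases}\label{sec:idea}

The non-invertible elements of a finite monoid form an ideal $I$ (if there are any), on which the group of units $G$ acts from both sides. If $|G|=g\ge2$, then $I$ has only $n-g\le n-2$ elements, so one expects such monoids to be rare. But two things have to be paid for: the choice of the two actions, and the passage from tables to classes. For $g=2$ the trivial bound for the number of classes is $T(n-2)\cdot((n-2)!)^2$ (a table on $I$ and a permutation of $I$ for each side). This is \emph{larger} than $s(n-1)$: Theorem~\ref{thm:semigroups} and Lemmas~\ref{lem:bounds} and~\ref{lem:ratio} give $s(n-1)=T(n-2)\,n^n(\ln n)^{-2n}e^{O(n)}$. So one has to show that nontrivial actions cost a lot. To pass from tables to classes, one has to show that nontrivial automorphisms cost a lot as well.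

The price is measured by one estimate (Proposition~\ref{prop:removal}):
\begin{equation}\label{eq:slogan}
T(n)\ \ge\ T(n-k)\,n^{(1-o(1))k(2n-k)}\qquad(1\le k\le n),
\end{equation}
where the $o(1)$ is uniform in $k$. The exponent $k(2n-k)=n^2-(n-k)^2$ is the number of pairs that involve at least one of $k$ additional points. So, on a logarithmic scale, each additional pair is worth a free choice among $n$ values, although associativity is a severe restriction.

\emph{An automorphism.} How many associative tables on $[n]$ have the transposition $\pi=(1\;2)$ as an automorphism? If $x,y\ge3$, then $\pi(xy)=\pi(x)\pi(y)=xy$, so $xy\geq 3$. Thus $\{3,\dots,n\}$ is closed and carries one of at most $T(n-2)$ tables. The other $4n-4$ pairs are exchanged in twos by $(x,y)\mapsto(\pi x,\pi y)$, and the value at one of two exchanged pairs determines the other. This leaves at most $T(n-2)\,n^{2n-2}$ tables, while $T(n)\ge T(n-2)\,n^{(1-o(1))(4n-4)}$. The proportion is at most $n^{-(2-o(1))n}$, and there are fewer than $n^2$ transpositions.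

\emph{A unit.} Let $G=\{e,h\}$ with identity $e$ and $h^2=e$ act on $I=[N]$ by $hx=\sigma(x)$, $xh=x$, where $\sigma=(1\;2)$ exchanges the elements $1,2$ of $[N]$. Associativity gives $\sigma(xy)=h(xy)=(hx)y=\sigma(x)y$. With $x=1$ this says that row $2$ of the table of $I$ is determined by row $1$. With $x\ge3$ it says that $xy$ is fixed by $\sigma$, so $\{3,\dots,N\}$ is closed. We choose its table in at most $T(N-2)$ ways, then the entries $xy$ with $x\ge3$, $y\in\{1,2\}$ in at most $N^{2(N-2)}$ ways, and then row $1$ in at most $N^N$ ways. The total is at most $T(N-2)\,N^{3N-4}$, against $T(N)\ge T(N-2)\,N^{(1-o(1))(4N-4)}$. A one-sided action halves the freedom in the rows it moves but not in the columns, so the saving is smaller than for an automorphism. It is still a factor $N^{(1-o(1))N}$, far more than the number of transpositions.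

In general, a unit that moves $k$ points saves a factor of at least $N^{(\frac12-o(1))kN}$, while the actions in which each generator moves at most $k$ points number at most $N^{2dk}$ if $G$ has $d$ generators. Burnside's lemma combines the savings from units and from automorphisms and converts tables into classes.

Section~\ref{sec:growth} proves \eqref{eq:slogan}, Section~\ref{sec:semigroups} treats semigroups, Sections~\ref{sec:units} and~\ref{sec:actions} treat units and their actions, Section~\ref{sec:large} disposes of unit groups of order at least $3$, and Section~\ref{sec:proofs} concludes. Theorem~\ref{thm:KRS} is applied in two places: for the upper bound on $T(n)$ in Lemma~\ref{lem:bounds}, and in the proof of Theorem~\ref{thm:semigroups} to replace $T$ by $Z$.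

\section{Growth of the number of tables}\label{sec:growth}

Put $\mu(0)=1$ and, for $n\ge1$,
\[
\mu(n)=\max_{1\le t\le n}t^{(n-t)^2},
\]
where $t$ runs over integers. An integer $t$ that attains the maximum is called a \emph{maximizer for $n$}. Since $Z(n)\ge1$ for $n\ge1$, Theorem~\ref{thm:KRS} provides a constant $C\ge1$ with $T(n)\le C\,Z(n)$ for all $n\ge1$.

\begin{lemma}\label{lem:bounds}
For $n\ge1$ we have $\mu(n)\le Z(n)\le4^n\mu(n)$. Hence $T(n)\le C4^n\mu(n)$ for all $n\ge0$.
\end{lemma}

\begin{proof}
For the lower bound, fix $A\subseteq[n]$ with $|A|=t\ge1$ and an element of $A$, called $0$. For $f:([n]\setminus A)^2\to A$ put $xy=f(x,y)$ if $x,y\notin A$ and $xy=0$ otherwise. All products lie in $A$, and a product with a factor in $A$ is $0$. So all triple products are $0$, and the table is associative and $3$-nilpotent. Different $f$ give different tables, so $Z(n)\ge t^{(n-t)^2}$.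

For the upper bound, let $S$ be a $3$-nilpotent semigroup on $[n]$ with zero $0$, and let $A=S^2=\{xy:x,y\in S\}$, which contains $0$. If $x\in A$ or $y\in A$, then $xy\in S^3=\{0\}$. So the table is determined by $A$, the element $0\in A$, and a map $(S\setminus A)^2\to A$. Hence
\[
Z(n)\le\sum_{t=1}^n\binom nt\,t\cdot t^{(n-t)^2}\le n2^n\mu(n)\le4^n\mu(n).
\]
The last claim follows from $T(n)\le CZ(n)$ for $n\ge1$, and from $T(0)=1\le C$ for $n=0$.
\end{proof}

\begin{lemma}\label{lem:maximizer}
\textup{(i)} $\mu(n)\ge n^{(1-o(1))n^2}$.

\textup{(ii)} For all large $j$, every maximizer $t$ for $j$ satisfies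
\[
\frac j{3\ln j}-1\ \le\ t\ \le\ \frac j{\ln j}+1 .
\]
\end{lemma}

\begin{proof}
(i) Let $t=\lceil n/\ln n\rceil$. Then $(n-t)^2=(1-o(1))n^2$ and $\ln t\ge\ln n-\ln\ln n=(1-o(1))\ln n$.

(ii) Let $\varphi(t)=(j-t)^2\ln t$ for real $t\in[1,j]$. Then $\varphi'(t)=(j-t)\psi(t)$ with
\[
\psi(t)=\frac{j-t}t-2\ln t,
\]
which is strictly decreasing with $\psi(1)>0>\psi(j)$. So $\varphi$ is strictly increasing up to the root $t_0$ of $\psi$ and strictly decreasing afterwards, and an integer maximizer lies within distance $1$ of $t_0$. Moreover
\begin{align*}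
\psi\Bigl(\frac j{3\ln j}\Bigr)&=3\ln j-1-2\ln j+2\ln(3\ln j)=\ln j-1+2\ln(3\ln j)>0,\\
\psi\Bigl(\frac j{\ln j}\Bigr)&=\ln j-1-2\ln j+2\ln\ln j=-(\ln j+1-2\ln\ln j)<0
\end{align*}
for large $j$. Hence $j/(3\ln j)\le t_0\le j/\ln j$.
\end{proof}

The next estimate is the yardstick for everything that follows. Its point is uniformity in $k$: it must hold for $k=2$ as well as for $k=n$, because permutations of all support sizes will occur.

\begin{proposition}\label{prop:removal}
There are numbers $\delta_n\ge0$ with $\delta_n\to0$ such that, for all sufficiently large $n$ and all $1\le k\le n$,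
\[
T(n)\ \ge\ \mu(n)\ \ge\ T(n-k)\,n^{(1-\delta_n)k(2n-k)} .
\]
\end{proposition}

\begin{proof}
The first inequality holds because $T(n)\ge Z(n)\ge\mu(n)$ by Lemma~\ref{lem:bounds}. For the second it suffices to find $\varepsilon_n\to0$ such that, for large $n$,
\begin{equation}\label{eq:mu}
\mu(n)\ge\mu(n-k)\,n^{(1-\varepsilon_n)k(2n-k)}\qquad(1\le k\le n).
\end{equation}
Indeed $T(n-k)\le C4^n\mu(n-k)$ by Lemma~\ref{lem:bounds}, and $C4^n=n^{\eta_nn}$ with $\eta_n\to0$. Since $k(2n-k)\ge2n-1\ge n$, the factor $C4^n$ is at most $n^{\eta_nk(2n-k)}$, and $\delta_n=\max(0,\varepsilon_n+\eta_n)$ will do.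

\emph{Case $k\le n/2$.} Let $j=n-k\ge n/2$ and let $t$ be a maximizer for $j$. As $x/\ln x$ is increasing for $x>e$, Lemma~\ref{lem:maximizer}(ii) gives
\[
\frac n{7\ln n}\le\frac n{6\ln n}-1\le t\le\frac n{\ln n}+1\le\frac{2n}{\ln n}
\]
for large $n$. Since $t\le j\le n$,
\[
\mu(n)\ge t^{(n-t)^2}=\mu(j)\,t^{(n-t)^2-(j-t)^2}=\mu(j)\,t^{k(2n-k-2t)} .
\]
Here $\ln t\ge\ln n-\ln(7\ln n)$. Also $2n-k\ge\frac32n$ and $2t\le4n/\ln n$, so $2n-k-2t\ge(2n-k)\bigl(1-\frac8{3\ln n}\bigr)$. Both bounds lose a factor $1-o(1)$ that does not depend on $k$, and \eqref{eq:mu} follows.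

\emph{Case $k>n/2$.} Write $\mu(n)\ge n^{(1-\varepsilon)n^2}$ with $\varepsilon=\varepsilon(n)\ge0$, $\varepsilon\to0$, by Lemma~\ref{lem:maximizer}(i). Trivially $\mu(n-k)\le n^{(n-k)^2}$, so
\[
\frac{\mu(n)}{\mu(n-k)}\ge n^{n^2-(n-k)^2-\varepsilon n^2}=n^{k(2n-k)-\varepsilon n^2}\ge n^{(1-\frac43\varepsilon)k(2n-k)},
\]
because $k(2n-k)=n^2-(n-k)^2\ge\frac34n^2$.
\end{proof}

For the proportion in Theorem~\ref{thm:sharp} we need one step of the growth up to a factor $e^{O(n)}$.

\begin{lemma}\label{lem:ratio}
As $n\to\infty$, $\mu(n)/\mu(n-1)=(n/\ln n)^{2n}e^{O(n)}$.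
\end{lemma}

\begin{proof}
If $t$ is a maximizer for $n-1$, then $\mu(n)/\mu(n-1)\ge t^{(n-t)^2-(n-1-t)^2}=t^{2n-1-2t}$. If $t$ is a maximizer for $n$, then $t\le n-1$ for large $n$ by Lemma~\ref{lem:maximizer}(ii), and $\mu(n)/\mu(n-1)\le t^{2n-1-2t}$. In both cases $t$ lies between two positive constant multiples of $n/\ln n$. Hence $t^{2n}=(n/\ln n)^{2n}e^{O(n)}$, and $t^{2t+1}=e^{O(t\ln t)}=e^{O(n)}$.
\end{proof}

\section{Semigroups up to isomorphism}\label{sec:semigroups}

For a permutation $\pi$ let $\operatorname{supp}\pi$ be the set of points it moves. For $0\le l\le n$, the support of a permutation of $[n]$ with $|\operatorname{supp}\pi|\le l$ is contained in some set of size $l$, so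
\begin{equation}\label{eq:supp}
\#\{\pi\in\mathrm{Sym}(n):|\operatorname{supp}\pi|\le l\}\le\binom nl\,l!\le n^l .
\end{equation}
We use \emph{Burnside's lemma}: if a finite group $\Gamma$ acts on a finite set $X$, the number of orbits is $\frac1{|\Gamma|}\sum_{\gamma\in\Gamma}|\{x\in X:\gamma x=x\}|$.

Isomorphism classes of semigroups of order $n$ are the orbits of $\mathrm{Sym}(n)$ on the associative tables on $[n]$, where $\pi$ sends an operation $*$ to $(x,y)\mapsto\pi(\pi^{-1}x*\pi^{-1}y)$. A table is fixed by $\pi$ exactly when $\pi$ is an automorphism. So the number of classes exceeds $T(n)/n!$ only through tables with nontrivial automorphisms. The following lemma extends the computation with a transposition in Section~\ref{sec:idea}.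

\begin{lemma}\label{lem:aut}
For all sufficiently large $n$, if $\pi\in\mathrm{Sym}(n)$ has $|\operatorname{supp}\pi|=l\ge2$, then the number $\mathrm{Fix}(\pi)$ of associative tables on $[n]$ with automorphism $\pi$ is at most $T(n)\,n^{-ln/3}$.
\end{lemma}

\begin{proof}
Let $F$ be the set of fixed points of $\pi$, so $|F|=n-l$. If $x,y\in F$, then $\pi(xy)=\pi(x)\pi(y)=xy$. So $F$ is closed (possibly empty), and there are at most $T(n-l)$ possible tables on $F$. None of the remaining $n^2-(n-l)^2=l(2n-l)$ pairs is fixed by $(x,y)\mapsto(\pi x,\pi y)$, so they form at most $l(2n-l)/2$ orbits. The value at one pair of an orbit determines the values on the whole orbit, because $\pi(x)\pi(y)=\pi(xy)$. By Proposition~\ref{prop:removal},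
\[
\mathrm{Fix}(\pi)\le T(n-l)\,n^{l(2n-l)/2}\le T(n)\,n^{-(\frac12-\delta_n)l(2n-l)}\le T(n)\,n^{-(\frac12-\delta_n)ln},
\]
and this is at most $T(n)n^{-ln/3}$ once $\delta_n\le\frac16$.
\end{proof}

Equivalence classes also require a count of tables with an anti-automorphism, for which a cruder bound suffices.

\begin{lemma}\label{lem:antiaut}
The number of pairs consisting of an associative table on $[n]$ and a permutation $\pi$ of $[n]$ with $\pi(xy)=\pi(y)\pi(x)$ for all $x,y$ is $o(T(n))$.
\end{lemma}

\begin{proof}
Fix $\pi$ and let $\tau(x,y)=(\pi y,\pi x)$ on $[n]^2$. The value of the table at $\tau(x,y)$ is $\pi(y)\pi(x)=\pi(xy)$, so the value at one pair of a $\tau$-orbit determines the values on that orbit. A pair fixed by $\tau$ has $x=\pi y$, so there are at most $n$ fixed pairs, and $\tau$ has at most $n+\frac12(n^2-n)=\frac12(n^2+n)$ orbits. Hence there are at most $n^{(n^2+n)/2}$ tables for each $\pi$. As there are $n!\le n^n$ permutations, there are at most $n^{n+(n^2+n)/2}$ pairs in total. Since $T(n)\ge\mu(n)\ge n^{(1-o(1))n^2}$ by Lemma~\ref{lem:maximizer}(i), this is $o(T(n))$.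
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:semigroups}]
By Burnside's lemma, \eqref{eq:supp} and Lemma~\ref{lem:aut},
\[
\frac{T(n)}{n!}\le s(n)=\frac1{n!}\sum_{\pi}\mathrm{Fix}(\pi)\le\frac{T(n)}{n!}\Bigl(1+\sum_{l\ge2}n^{l-ln/3}\Bigr)=(1+o(1))\frac{T(n)}{n!},
\]
since the sum is a geometric series with ratio $n^{1-n/3}\to0$. An isomorphism class contains at most $n!$ tables, so with Theorem~\ref{thm:KRS}
\[
\frac{Z(n)}{n!}\le z(n)\le s(n)\le(1+o(1))\frac{T(n)}{n!}=(1+o(1))\frac{Z(n)}{n!}.
\]

For equivalence classes let $\mathrm{Sym}(n)\times C_2$ act, where the generator of $C_2$ transposes a table. The orbits are the equivalence classes. A table is fixed by $\pi$ together with this generator exactly when $\pi(xy)=\pi(y)\pi(x)$ for all $x,y$. By Lemma~\ref{lem:antiaut} these elements contribute $o(T(n))$ to the Burnside sum, and the others contribute $(1+o(1))T(n)$ as above. So $s^*(n)\le(1+o(1))T(n)/(2\,n!)$. Each equivalence class contains at most $2\,n!$ tables, hence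
\[
\frac{Z(n)}{2\,n!}\le z^*(n)\le s^*(n)\le(1+o(1))\frac{T(n)}{2\,n!}=(1+o(1))\frac{Z(n)}{2\,n!}.\qedhere
\]
\end{proof}

For later use we record, for all $n\ge1$,
\begin{equation}\label{eq:record}
T(n)\le n!\,s(n),\qquad s^*(n)\ge\tfrac12s(n).
\end{equation}
The second holds because an equivalence class is a union of at most two isomorphism classes.

\section{Units and their actions}\label{sec:units}

\begin{lemma}\label{lem:units}
Let $M$ be a finite monoid, $G$ its group of units and $I=M\setminus G$.

\textup{(i)} If $xy\in G$, then $x,y\in G$. Hence $I$ is empty or an ideal.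

\textup{(ii)} If $|M|\ge2$, then $M\cong S^1$ for a semigroup $S$ if and only if $G=\{1\}$, and then $S\cong I$.
\end{lemma}

\begin{proof}
(i) Suppose first that $xy=1$. The map $w\mapsto yw$ on $M$ is injective, since $x(yw)=w$. As $M$ is finite, it is bijective, so $yw=1$ for some $w$. Then $x=x(yw)=(xy)w=w$, so $xy=yx=1$ and $x,y\in G$. If $xy=u\in G$, then $x(yu^{-1})=1$ and $(u^{-1}x)y=1$, so $x,y\in G$ by the first case. Consequently a product with a factor in $I$ lies in $I$.

(ii) In $S^1$ the set $S$ is closed under multiplication, also by $1$, so no product with a factor in $S$ equals $1$, and $1$ is the only unit. Conversely, if $G=\{1\}$, then $I$ is nonempty and closed by (i), and $M=I\cup\{1\}=I^1$. The semigroup is recovered as the set of non-identity elements.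
\end{proof}

Finiteness matters here: among the self-maps of $\{0,1,2,\dots\}$ under composition, the map $y:i\mapsto i+1$ has the left inverse $x:i\mapsto\max(i-1,0)$ but is not invertible.

Isomorphisms and anti-isomorphisms preserve the identity and the units. So, for $n\ge2$,
\begin{equation}\label{eq:split}
m(n)=s(n-1)+r(n),\qquad m^*(n)=s^*(n-1)+r^*(n),
\end{equation}
where $r(n)$ and $r^*(n)$ are the numbers of isomorphism and equivalence classes of monoids of order $n$ with $G\ne\{1\}$. The task is to determine $r(n)$ and $r^*(n)$.

Fix a group $G$ of order $g\ge2$ with generators $h_1,\dots,h_d$, $d\ge1$. We may take $d\le\log_2g$: choose generators one at a time, each outside the subgroup generated so far; the order of that subgroup at least doubles each time. Let $N=n-g$. To separate the ideal from the action of the units, let $X_G(N)$ be the set of triples $(*,L,R)$ in which $*$ is an associative operation on $[N]$ and $L,R:G\to\mathrm{Sym}(N)$ are maps such that the set $G\sqcup[N]$, with the given products on $G$ and $[N]$ and with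
\[
hx=L_h(x),\qquad xh=R_h(x)\qquad(h\in G,\ x\in[N]),
\]
is a monoid with identity $1_G$. Associativity contains the rules
\begin{equation}\label{eq:rules}
L_{hh'}=L_hL_{h'},\quad R_{hh'}=R_{h'}R_h,\qquad L_h(x*y)=L_h(x)*y,\quad R_h(x*y)=x*R_h(y).
\end{equation}
In particular $L$ and $R$ are determined by $L_{h_i},R_{h_i}$, $1\le i\le d$. No product with a factor in $[N]$ lies in $G$, so the group of units of the monoid is exactly $G$.

The group $\mathrm{Sym}(N)$ acts on $X_G(N)$ by relabeling: $\pi$ acts on $*$ as in Section~\ref{sec:semigroups} and replaces each $L_h,R_h$ by $\pi L_h\pi^{-1},\pi R_h\pi^{-1}$. Triples in one orbit give isomorphic monoids. Conversely, every monoid of order $n$ with group of units isomorphic to $G$ comes from a triple: identify its group of units with $G$ and its ideal $I$ with $[N]$; multiplication by a unit permutes $I$ because it is invertible and $I$ is an ideal. Let $X_G'(N)\subseteq X_G(N)$ consist of the triples in which some $L_h$ or $R_h$ is not the identity, and let $b_G(n)$ be the number of orbits of $\mathrm{Sym}(N)$ on $X'_G(N)$.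

Trivial actions ($L_h=R_h=\mathrm{id}$ for all $h$) are compatible with \emph{every} associative operation $*$, since a triple product with at least one factor in $[N]$ equals the product of its factors in $[N]$, in order. Two monoids with trivial actions and units $G$ are isomorphic exactly when their ideals are isomorphic. So trivial actions account for exactly $s(N)$ isomorphism classes, and for $N\ge1$
\begin{equation}\label{eq:sandwich}
s(N)\ \le\ \#\left\{\begin{array}{c}\text{isomorphism classes of monoids of order }n\\ \text{with group of units isomorphic to }G\end{array}\right\}\ \le\ s(N)+b_G(n).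
\end{equation}

\section{Nontrivial actions are rare}\label{sec:actions}

We now bound $b_G(n)$. First we fix the actions and count the operations compatible with them, as for the unit in Section~\ref{sec:idea}.

\begin{lemma}\label{lem:oneunit}
There is an absolute constant $N_1$ such that the following holds for $N\ge N_1$. Let $\sigma\in\mathrm{Sym}(N)$ have $|\operatorname{supp}\sigma|=k\ge2$. The number of associative operations on $[N]$ with $\sigma(xy)=\sigma(x)y$ for all $x,y$ is at most $T(N)\,N^{-kN/3}$. The same holds for the condition $\sigma(xy)=x\,\sigma(y)$.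
\end{lemma}

\begin{proof}
Transposing tables exchanges the two conditions, so consider $\sigma(xy)=\sigma(x)y$. Let $F$ be the set of fixed points of $\sigma$, so $|F|=N-k$. If $x\in F$, then $\sigma(xy)=\sigma(x)y=xy$ for every $y$, so $F\cdot[N]\subseteq F$. We choose the table in three parts.
\begin{itemize}
\item In particular $F$ is closed (possibly empty), so its table can be chosen in at most $T(N-k)$ ways.
\item The $k(N-k)$ entries $xy$ with $x\in F$, $y\notin F$ can be chosen in at most $N^{k(N-k)}$ ways.
\item For $x\notin F$, the row of $x$ determines the row of $\sigma(x)$ by $\sigma(x)y=\sigma(xy)$. So one row for each nontrivial cycle of $\sigma$ suffices; there are at most $k/2$ such cycles, hence at most $N^{kN/2}$ choices.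
\end{itemize}
By Proposition~\ref{prop:removal}, the number of operations is at most
\[
T(N-k)\,N^{\frac32kN-k^2}\le T(N)\,N^{\frac32kN-k^2-(1-\delta_N)(2kN-k^2)}\le T(N)\,N^{-(\frac12-2\delta_N)kN},
\]
which is at most $T(N)N^{-kN/3}$ once $\delta_N\le\frac1{12}$.
\end{proof}

We want to compare orbits on $X_G'(N)$ with $T(N)/N!$, so we apply Burnside's lemma once more. For the identity permutation only the action gives a saving. For a general $\pi$ we must beat both the number of actions and the number of permutations $\pi$. So for each $\pi$ and each action we use Lemmas~\ref{lem:aut} and~\ref{lem:oneunit} together, through the geometric mean of the two bounds.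

\begin{proposition}\label{prop:bG}
There is an absolute constant $N_0$ such that, if $N=n-g\ge N_0$ and $N\ge24d$, then
\[
b_G(n)\ \le\ 4N^{-N/6}\,\frac{T(N)}{N!}\ \le\ 4N^{-N/6}\,s(N).
\]
\end{proposition}

\begin{proof}
Let $N_0$ be so large that Lemma~\ref{lem:aut} (for tables on $[N]$) and Lemma~\ref{lem:oneunit} apply for $N\ge N_0$ and that $N^{-N/12}\le\frac12$. For a triple in $X'_G(N)$ let $k$ be the largest support size among the $2d$ permutations $L_{h_i},R_{h_i}$. They determine $(L,R)$, which is nontrivial, so $k\ge2$. By \eqref{eq:supp} there are at most $N^{2dk}$ pairs $(L,R)$ with a given $k$.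

Fix $\pi\in\mathrm{Sym}(N)$ with $|\operatorname{supp}\pi|=l$, and a pair $(L,R)$ with parameter $k$. If $\pi$ fixes $(*,L,R)$, then $\pi$ is an automorphism of $*$, and by \eqref{eq:rules} the operation $*$ satisfies one of the two conditions of Lemma~\ref{lem:oneunit} with a permutation $\sigma\in\{L_{h_i},R_{h_i}:1\le i\le d\}$ of support size $k$ that depends only on $(L,R)$. By Lemma~\ref{lem:aut} (trivially if $l=0$; the case $l=1$ does not occur) and Lemma~\ref{lem:oneunit}, the number of such $*$ is at most
\[
T(N)\min\bigl(N^{-lN/3},N^{-kN/3}\bigr)\le T(N)\,N^{-(k+l)N/6}.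
\]
There are at most $N^l$ permutations $\pi$ with support size $l$. Since $d\ge1$ and $N\ge24d$,
\[
l+2dk\le2d(k+l)\le\frac{(k+l)N}{12}.
\]
With $q=N^{-N/12}\le\frac12$, Burnside's lemma gives
\begin{align*}
b_G(n)&\le\frac{T(N)}{N!}\sum_{l\ge0}\sum_{k\ge2}N^{\,l+2dk-(k+l)N/6}\le\frac{T(N)}{N!}\sum_{l\ge0}\sum_{k\ge2}q^{k+l}\\
&=\frac{T(N)}{N!}\cdot\frac{q^2}{(1-q)^2}\le4N^{-N/6}\,\frac{T(N)}{N!}.
\end{align*}
The second claimed inequality follows from \eqref{eq:record}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:fixedG}]
As $G$ is fixed, the hypotheses of Proposition~\ref{prop:bG} hold for large $n$. By \eqref{eq:sandwich} the number of classes lies between $s(N)$ and $s(N)(1+4N^{-N/6})$. Exactly $s(N)$ of them have trivial actions, and exactly $z(N)$ of these have a $3$-nilpotent ideal. By Theorem~\ref{thm:semigroups}, $z(N)\sim s(N)$.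
\end{proof}

\begin{remark}
For the part of Theorem~\ref{thm:main} that concerns $G\cong C_2$ one could avoid Burnside's lemma on $X'_G(N)$. With $d=1$ and $N=n-2$, Lemma~\ref{lem:oneunit} bounds the number of triples in $X'_G(N)$ by $T(N)\sum_{k\ge2}N^{2k-kN/3}=o(T(n-2))$. On the other hand $s(n-1)\ge T(n-1)/(n-1)!$, and $T(n-1)\ge T(n-2)\,n^{(1-o(1))2n}$, so $T(n-2)=o(s(n-1))$. But this bound on triples does not suffice for a comparison with $s(n-2)\sim T(n-2)/(n-2)!$. For Theorems~\ref{thm:sharp} and~\ref{thm:fixedG} we therefore use the division by $N!$ that Burnside's lemma provides.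
\end{remark}

\section{Unit groups of order at least three}\label{sec:large}

It remains to sum over groups. The condition $N\ge24d$ in Proposition~\ref{prop:bG} guarantees that the number $N^{2dk}$ of actions is beaten by the saving. It may fail when nearly all elements are units. But then the ideal is so small that crude bounds suffice.

\begin{lemma}\label{lem:large}
For large $n$, the number $r_{\ge3}(n)$ of isomorphism classes of monoids of order $n$ with at least three units satisfies
\[
r_{\ge3}(n)\le\bigl(4n^{-0.3n}+n^{-n^2/2}\bigr)\,s(n-2).
\]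
\end{lemma}

\begin{proof}
Let $\gamma(g)$ be the number of groups of order $g$ up to isomorphism. By Cayley's theorem such a group is isomorphic to a subgroup of $\mathrm{Sym}(g)$, and it is generated by at most $\log_2g$ elements. So $\gamma(g)\le(g!)^{\lfloor\log_2g\rfloor}\le g^{g\log_2g}$. For each group we use a generating set with $d\le\log_2g$.

\emph{(a) $g>n/2$.} Then $N=n-g<n/2$. A triple in $X_G(N)$ is determined by a table and at most $2\log_2g$ permutations. So the number of classes for a given $g$ is at most
\[
\gamma(g)\,T(N)\,(N!)^{2\log_2g}\le n^{n\log_2n}\cdot n^{n^2/4}\cdot n^{n\log_2n},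
\]
where we used $T(N)\le N^{N^2}$ for $N\ge1$ and $T(0)=1$. Summed over at most $n$ values of $g$, this is at most $n^{n^2/4+o(n^2)}$. On the other hand, by \eqref{eq:record} and Lemma~\ref{lem:maximizer}(i), $s(n-2)\ge\mu(n-2)/(n-2)!\ge n^{(1-o(1))n^2}$. So the contribution of this case is at most $n^{-n^2/2}s(n-2)$ for large $n$.

\emph{(b) $3\le g\le n/2$.} Then $N\ge n/2$, so for large $n$ we have $N\ge N_0$ and $d\le\log_2n\le N/24$. By \eqref{eq:sandwich} and Proposition~\ref{prop:bG}, the number of classes for a given $g$ is at most $2\gamma(g)s(N)\le2\gamma(g)T(n-g)$. Put $n'=n-2$ and $k=g-2\ge1$. By Proposition~\ref{prop:removal},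
\[
T(n-g)=T(n'-k)\le T(n')\,(n')^{-(1-\delta_{n'})k(2n'-k)} .
\]
Here $k\le\frac n2-2$, so $2n'-k\ge\frac32n-2\ge1.45n$ for large $n$; as $\ln n'\sim\ln n$, it follows that $T(n-g)\le T(n')\,n^{-1.4kn}$ for large $n$, uniformly in $k$. Further, $T(n')\le n'!\,s(n')\le n^ns(n')$ by \eqref{eq:record}, and $\gamma(g)\le n^{g\log_2n}=n^{(k+2)\log_2n}\le n^{3k\log_2n}$. So the number of classes for a given $g=k+2$ is at most
\[
2n^{3k\log_2n+n-1.4kn}\,s(n-2)\le2n^{3k\log_2n-0.4kn}\,s(n-2)\le2n^{-0.3kn}\,s(n-2)
\]
for large $n$. Summing over $k\ge1$ gives at most $4n^{-0.3n}s(n-2)$.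
\end{proof}

\section{Proofs of the main theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
A group of order $2$ is isomorphic to $C_2$. By \eqref{eq:sandwich} there are at least $s(n-2)$ isomorphism classes with $G\cong C_2$, so $r(n)\ge s(n-2)$. By Proposition~\ref{prop:bG} with $d=1$ and $N=n-2$, together with Lemma~\ref{lem:large},
\begin{equation}\label{eq:rest}
b_{C_2}(n)+r_{\ge3}(n)\le\bigl(4(n-2)^{-(n-2)/6}+4n^{-0.3n}+n^{-n^2/2}\bigr)s(n-2)\le n^{-n/10}s(n-2)
\end{equation}
for large $n$, since $(n-2)^{-(n-2)/6}=n^{-n/6+o(n)}$. By \eqref{eq:sandwich}, $r(n)\le s(n-2)+b_{C_2}(n)+r_{\ge3}(n)$. With $m(n)=s(n-1)+r(n)$ from \eqref{eq:split}, the first line of the theorem follows.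

For equivalence classes, consider the monoids $C_2\sqcup I$ with trivial actions. An isomorphism or anti-isomorphism between two of them preserves units, hence restricts to their ideals. Conversely, an isomorphism or anti-isomorphism of the ideals extends by the identity map on $C_2$, because $C_2$ is commutative. So these monoids form exactly $s^*(n-2)$ equivalence classes, and $r^*(n)\ge s^*(n-2)$. The remaining monoids with $G\ne\{1\}$ form at most $b_{C_2}(n)+r_{\ge3}(n)$ isomorphism classes, hence at most that many equivalence classes. By \eqref{eq:rest} and \eqref{eq:record} this is at most $n^{-n/10}s(n-2)\le2n^{-n/10}s^*(n-2)$. With \eqref{eq:split}, the second line follows.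

Thus $r(n)\sim s(n-2)$ and $r^*(n)\sim s^*(n-2)$, which is the statement on the number of monoids not of the form $S^1$. For their proportion, note that $s(n)\sim T(n)/n!$ by Theorems~\ref{thm:semigroups} and~\ref{thm:KRS}, so Lemma~\ref{lem:bounds} gives $s(n)=e^{O(n)}\mu(n)/n!$. With Lemma~\ref{lem:ratio}, applied with $n-1$ in place of $n$,
\[
\frac{s(n-2)}{s(n-1)}=e^{O(n)}\,(n-1)\,\frac{\mu(n-2)}{\mu(n-1)}=\Bigl(\frac{\ln n}n\Bigr)^{2n}e^{O(n)},
\]
since replacing $n-1$ by $n$ in $((n-1)/\ln(n-1))^{2(n-1)}$ changes it only by a factor $e^{O(n)}$. In particular $r(n)=o(s(n-1))$, so $m(n)=s(n-1)+r(n)\sim s(n-1)$ and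
\[
\frac{r(n)}{m(n)}=\Bigl(\frac{\ln n}n\Bigr)^{2n}e^{O(n)}.
\]
By Theorem~\ref{thm:semigroups}, $s^*(n)\sim\frac12s(n)$. So $s^*(n-2)/s^*(n-1)$ satisfies the same estimate, hence $m^*(n)\sim s^*(n-1)$, and $r^*(n)/m^*(n)=(\ln n/n)^{2n}e^{O(n)}$ as well.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:units}(ii), the proportion of classes not of the form $S^1$ is $r(n)/m(n)$, respectively $r^*(n)/m^*(n)$. Both tend to $0$ by Theorem~\ref{thm:sharp}. So, by \eqref{eq:split} and Theorem~\ref{thm:semigroups},
\begin{gather*}
m(n)\sim s(n-1)\sim z(n-1)\sim\frac{Z(n-1)}{(n-1)!},\\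
m^*(n)\sim s^*(n-1)\sim z^*(n-1)\sim\frac{Z(n-1)}{2\,(n-1)!}.
\end{gather*}
The classes of monoids $S^1$ with $S$ $3$-nilpotent number $z(n-1)$, respectively $z^*(n-1)$, so almost all monoids are of this form.
\end{proof}

\begin{thebibliography}{9}

\bibitem{KRS}
Kleitman, Rothschild and Spencer,
\emph{The number of semigroups of order $n$},
Proc. AMS \textbf{55} (1976).

\bibitem{source}
``382,377 When Reviewing For MathSciNet, I Routinely Find Myself Just Paraphrasing And Abbreviating The Introduction Provided By The Author, And Occasionally Addi'',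
\url{https://shuiyin.accos.tk/datasets/justus27/stackexchange-goldstandard-2/viewer/default/train?p=182}.

\end{thebibliography}

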